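# Observing Schrödinger waves from a periodic set on an arbitrary covering of a compact hyperbolic surface

## 1. No point of $X$ is far from $S$: the guess "always observable" and its first tests

Let $M$ be a connected compact hyperbolic surface: no boundary, curvature $-1$. Let $\pi:X\to M$ be a Riemannian covering with $X$ connected, so that $X$ carries the pulled-back metric $g$. We assume the covering is **normal**: the group $\Gamma$ of deck transformations acts transitively on each fiber, so $X/\Gamma=M$. Three examples to keep in mind: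

- $X=M$, with $\Gamma$ trivial;
- $X=\mathbb H^2$, with $\Gamma=\pi_1(M)$;
- the coverings given by surjections $\pi_1(M)\to\mathbb Z/n$ or $\pi_1(M)\to\mathbb Z$, which have $\Gamma=\mathbb Z/n$ or $\Gamma=\mathbb Z$.

Fix a non-empty open set $\Omega\subset M$ and put $S=\pi^{-1}(\Omega)$, a $\Gamma$-periodic open set in $X$.

**Definition (observability).** The Schrödinger equation on $X$ is observable from $S$ in time $T>0$ if there is $C>0$ such that
$$\|u_0\|_{L^2(X)}^2\le C\int_0^T\|e^{it\Delta_g}u_0\|_{L^2(S)}^2\,dt\qquad\text{for all }u_0\in L^2(X). \tag{1}$$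
The best constant is denoted $C_{\mathrm{obs}}(T)\in(0,\infty]$.

In words: can a camera that films only $S$ during $[0,T]$ miss a wave? The conjecture, which is posed in "Observability and Semiclassical Control for… — Plain-Language Explanation" (https://gist.science/paper/2602.14316), is that it never can, for any $M$, any normal covering, any deck group, any $\Omega$ and any $T$.

The natural first guess is **yes**. Put $d=\operatorname{diam}M$ and fix $z_0\in\Omega$. Given $x\in X$, lift a minimizing geodesic of $M$ from $\pi(x)$ to $z_0$. It ends at a point $y\in\pi^{-1}(z_0)\subset S$ with $d(x,y)\le d$. So a piece of $S$ of fixed size lies within distance $d$ of every point, whatever $\Gamma$ is. A bolder guess would add that $C_{\mathrm{obs}}(T)$ is of size $1/T$. Let us test both guesses.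

*Test 1: $\Omega=M$.* Since $e^{it\Delta_g}$ is unitary, the integral in (1) equals $T\|u_0\|^2$, so $C_{\mathrm{obs}}(T)=1/T$ on every covering.

*Test 2: finite coverings.* Let $X$ have degree $n$ and take $u_0=1$, a stationary solution. Then $\|u_0\|^2=n|M|$ and the integral is $Tn|\Omega|$. The ratio $|M|/(T|\Omega|)$ does not depend on $n$.

*Test 3: $\Gamma=\mathbb Z$.* Constants are no longer in $L^2(X)$, but slowly varying functions are. The covering is pulled back from a smooth map $M\to\mathbb R/\mathbb Z$, which lifts to a smooth $f:X\to\mathbb R$ with $f(\gamma x)=f(x)+1$ for a generator $\gamma$ and with $|\nabla f|$ bounded. For a non-zero $\phi\in C_c^\infty(\mathbb R)$ put $u_R=\phi(f/R)$. Summing over translates of a fundamental domain gives, as $R\to\infty$,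
$$\|u_R\|^2\sim R|M|\int\phi^2,\qquad \|u_R\|^2_{L^2(S)}\sim R|\Omega|\int\phi^2,\qquad \|\nabla u_R\|^2=O(R^{-1}).$$
Since $|e^{-it\lambda}-1|^2\le\min(4,t^2\lambda^2)\le2t\lambda$ for $t,\lambda\ge0$, the spectral theorem gives $\|e^{it\Delta_g}u_R-u_R\|^2\le2t\|\nabla u_R\|^2\to0$. So the ratio in (1) tends to $|M|/(T|\Omega|)$ again.

*Test 4: eigenfunctions.* If $-\Delta_gu=\lambda u$, then (1) says $\|u\|^2\le CT\|u\|^2_{L^2(S)}$. On $X=M$ a non-zero eigenfunction cannot vanish on $\Omega$, by real-analyticity, and each eigenspace has finite dimension. So each eigenvalue separately causes no trouble.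

The tests support "yes". There is a reason for doubt, and it is in how many low frequencies there are. Take $f\in C_c^\infty$ supported in an evenly covered ball of $M$, with $\|f\|=1$ and $E_0:=\|\nabla f\|^2$. A covering of degree $n$ contains $n$ lifts of $f$ with disjoint supports. They are orthonormal, and every linear combination has Rayleigh quotient exactly $E_0$. By the min-max principle, $X$ has at least $n$ eigenvalues $\le E_0$. On an infinite covering, the same construction shows that the spectral subspace of $-\Delta_g$ for $[0,E_0]$ is infinite-dimensional: otherwise some non-zero finite combination of lifts would be orthogonal to it and would have Rayleigh quotient $>E_0$. Arguments that treat finitely many low modes one at a time therefore have constants that depend on the covering.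

We shall see that the first guess is right and the bolder one is wrong: when $\overline\Omega\ne M$, the constant grows at least like $e^{c/T}$ as $T\to0$.

## 2. The resolvent estimate and the three theorems

Two results are given.

**Theorem A (uniform semiclassical control).** For any $\pi:X\to M$ and $\Omega$ as above there are $C,h_0>0$ such that for $0<h<h_0$ and $u\in H^2(X)$,
$$\|u\|_{L^2(X)}\le C\Big(\|u\|_{L^2(S)}+\frac{|\log h|}{h}\|(-h^2\Delta_g-I)u\|_{L^2(X)}\Big).$$
This holds regardless of the structure of $\Gamma$.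

**Theorem B (Type I case).** If $\Gamma$ is a Type I group (e.g. Abelian or virtually Abelian), then (1) holds for every $\Omega$ and every $T>0$, with $C$ depending on $M,\Omega,T$ and the maximal dimension $d_\Gamma$ of the irreducible unitary representations of $\Gamma$.

For Abelian $\Gamma$ one has $d_\Gamma=1$. The dependence on $d_\Gamma$ is what makes non-Type I groups look dangerous. We shall not use Theorem B, nor the definition of Type I.

**Notation.** $A=-\Delta_g\ge0$ is self-adjoint on $L^2(X)$ with domain $H^2(X)$. $B$ is multiplication by $\mathbf 1_S$. $\|\cdot\|$ is the $L^2(X)$ norm, and $|\cdot|$ of a ball is its area. The solution is $e^{-itA}u_0$. For an interval $J$, $\mathbf 1_J(A)$ is the spectral projection; on $X=M$ its range is the closed span of the eigenfunctions with eigenvalue in $J$.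

Fix constants $C_1\ge1$ and $h_0\in(0,1)$ for which Theorem A holds. With $\lambda=h^{-2}$ we have $-h^2\Delta_g-I=h^2(A-\lambda)$ and $\frac{|\log h|}h h^2=\frac12\lambda^{-1/2}\log\lambda$. So Theorem A reads
$$\|u\|\le C_1\big(\|Bu\|+\kappa(\lambda)\|(A-\lambda)u\|\big),\quad \lambda>h_0^{-2},\ u\in H^2(X),\qquad \kappa(\lambda)=\tfrac12\lambda^{-1/2}\log\lambda. \tag{2}$$
The derivative of $\lambda^{-1/2}\log\lambda$ is $\lambda^{-3/2}(1-\frac12\log\lambda)$, so $\kappa$ decreases on $[e^2,\infty)$, and it tends to $0$.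

**Theorem 1.** For every $M,\pi,X,\Gamma,\Omega$ as above and every $T>0$, $C_{\mathrm{obs}}(T)<\infty$. Moreover there is $C$, depending only on $(M,\Omega)$ and on $C_1,h_0$, such that
$$C_{\mathrm{obs}}(T)\le\exp\Big(\frac CT\log\frac eT\Big)\quad(0<T\le1),\qquad C_{\mathrm{obs}}(T)\le \frac{C_{\mathrm{obs}}(1)}{\lfloor T\rfloor}\quad(T\ge1).$$

**Theorem 2.** If $\ell_\Omega:=\max_{z\in M}\operatorname{dist}(z,\Omega)>0$ (i.e. $\overline\Omega\ne M$), then $\liminf_{T\to0}T\log C_{\mathrm{obs}}(T)\ge\ell_\Omega^2/2$.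

**Theorem 3.** For every $T>0$ and $\Lambda_0\ge0$ there is $C$, depending only on $M,\Omega,C_1,h_0,T,\Lambda_0$, such that for every real $V\in L^\infty(X)$ with $\|V\|_\infty\le\Lambda_0$,
$$\|u_0\|^2\le C\int_0^T\|e^{it(\Delta_g-V)}u_0\|^2_{L^2(S)}\,dt\qquad\text{for all }u_0\in L^2(X).$$

So the conjecture is true, the upper bound in Theorem 1 is optimal up to the logarithm in the exponent when $\overline\Omega\ne M$, and observability persists for bounded real potentials, which need not be periodic. Normality of the covering enters only through Theorem A: the results hold on every connected Riemannian covering on which (2) holds, with constants depending on $X$ only through $C_1,h_0$.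

## 3. From the resolvent estimate to observability of high frequencies

The resolvent estimate controls functions that nearly solve $(A-\lambda)u=0$. A Fourier transform in time turns a solution of the evolution equation into such functions, one for each $\lambda$.

**Lemma 1.** Let $A$ be self-adjoint on a Hilbert space, $\|B\|\le1$, $E>0$, $m\ge1/E$, $C_1\ge1$. Suppose $\|u\|\le C_1(\|Bu\|+m\|(A-\lambda)u\|)$ for all $\lambda\ge E$ and $u\in D(A)$. If $T\ge2\pi C_1m$, then for all $u\in\operatorname{Ran}\mathbf 1_{[2E,\infty)}(A)$,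
$$\|u\|^2\le\frac{8C_1^2}T\int_0^T\|Be^{-itA}u\|^2\,dt.$$

**Step 1: reduce to $u\in D(A)$.** Both sides are continuous in $u$ for the Hilbert norm, and $\mathbf 1_{[2E,n)}(A)u\to u$. So assume $u\in D(A)\cap\operatorname{Ran}\mathbf 1_{[2E,\infty)}(A)$.

**Step 2: cut off in time and pass to frequency.** Let $v(t)=\sin(\pi t/T)\mathbf 1_{[0,T]}(t)e^{-itA}u$. The sine vanishes at both ends, so $v$ is Lipschitz with compact support; it is bounded with values in $D(A)$. For a.e. $t$,
$$(i\partial_t-A)v=f,\qquad f(t)=\tfrac{i\pi}T\cos(\pi t/T)\mathbf 1_{[0,T]}(t)\,e^{-itA}u .$$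
Put $\hat v(\tau)=\int v(t)e^{it\tau}dt$. Since $A$ is closed and $Av$ is integrable, $\hat v(\tau)\in D(A)$ and $A\hat v=\widehat{Av}$. Integration by parts gives $\int iv'(t)e^{it\tau}dt=\tau\hat v(\tau)$, hence
$$(\tau-A)\hat v(\tau)=\hat f(\tau).$$

**Step 3: estimate $\hat v(\tau)$ for every $\tau$.** If $\tau\ge E$, the hypothesis gives $\|\hat v\|\le C_1(\|B\hat v\|+m\|\hat f\|)$. If $\tau<E$, we use that $\hat v(\tau)\in\operatorname{Ran}\mathbf 1_{[2E,\infty)}(A)$, where $A-\tau\ge E$; so $\|\hat v\|\le E^{-1}\|\hat f\|\le C_1m\|\hat f\|$. In both cases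
$$\|\hat v(\tau)\|^2\le2C_1^2\big(\|B\hat v(\tau)\|^2+m^2\|\hat f(\tau)\|^2\big).$$

**Step 4: return to time.** Integrate over $\tau$ and use Plancherel for Hilbert-valued functions, together with $\int\|v\|^2=\frac T2\|u\|^2$, $\int\|f\|^2=\frac{\pi^2}{T^2}\cdot\frac T2\|u\|^2=\frac{\pi^2}{2T}\|u\|^2$ and $\|Bv(t)\|\le\|Be^{-itA}u\|$ on $[0,T]$:
$$\frac T2\|u\|^2\le2C_1^2\int_0^T\|Be^{-itA}u\|^2dt+\frac{C_1^2m^2\pi^2}{T}\|u\|^2 .$$
As $\pi C_1m\le T/2$, the last term is at most $\frac T4\|u\|^2$. Absorb it. $\square$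

By (2), the hypothesis of Lemma 1 holds for large $E$ with $m=\kappa(E)$, and $\kappa(E)\to0$. So for every $T>0$, frequencies above some threshold are observable, on every covering.

## 4. Low frequencies: a weak limit that vanishes, and a circular inequality

*Compactness.* A sensible first attempt is this. Suppose $\|u_n\|=1$ and $\int_0^T\|Be^{-itA}u_n\|^2dt\to0$. Lemma 1, applied to the high part, gives a bound of the form
$$1\le C\int_0^T\|Be^{-itA}u_n\|^2dt+C\|\mathbf 1_{[0,E]}(A)u_n\|^2,$$
so the low part of $u_n$ does not tend to zero. On $X=M$ the operator $\mathbf 1_{[0,E]}(A)$ has finite rank, so a weak limit of $u_n$ is non-zero and invisible from $S$, and one looks for a contradiction there. On an infinite covering this stops at the words "is non-zero". Take $0\ne u\in\operatorname{Ran}\mathbf 1_{[0,E]}(A)$ (for $E\ge E_0$ of Section 1) and distinct $\gamma_n\in\Gamma$. Deck transformations are isometries, so $u\circ\gamma_n$ lies in the same spectral subspace and has the same norm. Yet $u\circ\gamma_n\rightharpoonup0$: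 for compact $K$, the sets $\gamma_nK$ have bounded overlap, so $\sum_n\|u\|^2_{L^2(\gamma_nK)}<\infty$.

*A quantitative low-frequency estimate.* One can avoid compactness by proving directly
$$\|u\|\le Ke^{K\sqrt E}\|Bu\|\qquad\text{for }u\in\operatorname{Ran}\mathbf 1_{[0,E]}(A), \tag{3}$$
with $K$ independent of the covering. This is Proposition 2 below. But (3) and Lemma 1 do not combine directly. Write $u=u_L+u_H$ for the low and high parts. We observe $Be^{-itA}u$, not $Be^{-itA}u_L$, and $\|Bu_L\|\le\|Bu\|+\|u_H\|$. Applying (3) costs a factor $e^{K\sqrt E}$ on $\|u_H\|$, while Lemma 1 only bounds $\|u_H\|$ by the observation plus a constant times $\|u_L\|$. The result is $\|u_L\|\le Ke^{K\sqrt E}(\dots+C\|u_L\|)$, which says nothing.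

*Filtering with the time we have.* We may use the observation at all times in $[0,T]$. For any $\chi\in L^2(0,T)$ the average $\int_0^T\chi(t)Be^{-itA}u\,dt$ equals $B\varphi(A)u$ with $\varphi(\mu)=\int_0^T\chi(t)e^{-it\mu}dt$, and it is bounded by the observed quantity. So any function $\varphi(A)$ of this kind may be placed in front of $u$ at no cost. A perfect cutoff is impossible: $\varphi$ is entire, so if it vanishes on a half-line it vanishes identically. But one can make $\varphi$ of size at least $\frac12$ on $[0,E]$ with a leak of size $e^{-cTE}$ on $[3E,\infty)$. The leak is multiplied by the cost $e^{K\sqrt{3E}}$ of (3), and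
$$e^{K\sqrt{3E}}\,e^{-cTE}\ \text{ is small once }\ T\sqrt E\ \text{ is large}.$$
A leak exponential in $E$ beats a cost exponential in $\sqrt E$. That breaks the circle. We now carry this out: first (3), then the filter, then the combination.

## 5. A spectral inequality whose constant does not see the covering

**Proposition 2.** There is $K\ge1$ depending only on $(M,\Omega)$ such that (3) holds for all $E\ge0$ and $u\in\operatorname{Ran}\mathbf 1_{[0,E]}(A)$.

The plan: $u$ is the trace at $s=0$ of a solution $U$ of an elliptic equation in one more variable. This makes $u$ quantitatively analytic at a fixed scale, so its size propagates from a ball inside $S$ to any ball at distance $\le d$, along a bounded number of steps. All geometry takes place in balls of fixed radius, where $X$ looks like $\mathbb H^2$.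

**Step 1: fix the geometry.** Recall $z_0\in\Omega$. Choose $r\in(0,\frac18]$ with $8r<\operatorname{inj}(M)$ and $B_M(z_0,r)\subset\Omega$. Put $R=d+1$. Since $\pi\circ\exp_p=\exp_{\pi(p)}\circ d\pi_p$ and the right side is injective on balls of radius less than $\operatorname{inj}(M)$, we get $\operatorname{inj}(X)\ge\operatorname{inj}(M)$. Hence for each $p\in X$, $\exp_p$ identifies $B(p,4r)$, as a Riemannian manifold, with $B_{\mathbb H^2}(o,4r)$. For every $x\in X$, Section 1 gives $y\in\pi^{-1}(z_0)$ with $d(x,y)\le d$. As $\pi$ does not increase distances, $\pi(B(y,r))\subset B_M(z_0,r)$, so $B(y,r)\subset S$.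

**Step 2: get a uniform analyticity estimate.** Let $Q=(-1,1)\times B_{\mathbb H^2}(o,4r)$, and let $\mathcal S\subset L^2(Q)$ be the closed subspace of distributional solutions of $(\partial_s^2+\Delta)W=0$. This equation is elliptic with real-analytic coefficients, so its distributional solutions are real analytic (Morrey–Nirenberg 1957; Hörmander, *ALPDO I*, Thm 8.6.1). For $W\in\mathcal S$ write $F(x)=W(0,\exp_ox)$, $x\in\mathbb R^2$, $|x|<4r$.

Each $F$ has Taylor coefficients of geometric growth. We need this growth with constants common to all $W$, and Baire's theorem provides it. For $k\in\mathbb N$ let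
$$\mathcal S_k=\{W\in\mathcal S:\ |\partial^\alpha F(0)|\le k^{|\alpha|+1}\alpha!\ \text{ for all }\alpha\}.$$
Each functional $W\mapsto\partial^\alpha F(0)$ is continuous on $\mathcal S$, by interior elliptic estimates in Sobolev spaces and the Sobolev embedding, so $\mathcal S_k$ is closed. It is convex and symmetric. By analyticity $\bigcup_k\mathcal S_k=\mathcal S$. By Baire, some $\mathcal S_k$ contains a ball $\{W\in\mathcal S:\|W-W_0\|\le\delta\}$; by symmetry it contains the ball of radius $\delta$ about $-W_0$; and since $W=\frac12\big((W_0+W)+(-W_0+W)\big)$, by convexity it contains $\{\|W\|\le\delta\}$. Scaling gives, with $C=\max(k,k/\delta)$,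
$$|\partial^\alpha F(0)|\le C\,k^{|\alpha|}\alpha!\,\|W\|_{L^2(Q)}\qquad\text{for all }W\in\mathcal S\text{ and all }\alpha.$$
Choose $\rho\in(0,r]$ with $2\rho k\le\frac12$. For $z\in\mathbb C^2$, $|z|<2\rho$, the series $\sum_\alpha\partial^\alpha F(0)z^\alpha/\alpha!$ converges absolutely and is bounded by $C\|W\|\sum_{\alpha}2^{-|\alpha|}=4C\|W\|$. Its sum is holomorphic, and it equals $F$ for real $|x|<2\rho$, because both are real analytic there with the same Taylor series at $0$. Put $C_2=4C$. Thus:

$$\text{$F$ extends holomorphically to }\{z\in\mathbb C^2:|z|<2\rho\}\text{ with modulus}\le C_2\|W\|_{L^2(Q)}, \tag{4}$$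
where $\rho$ and $C_2$ depend only on $r$.

**Step 3: a two-constants estimate.** This converts smallness on a short segment into smallness on a larger disc. Let $\mathbb D=\{z\in\mathbb C:|z|<2\rho\}$ and $I=[-\rho/2,\rho/2]$. Let $\omega$ be the harmonic function on $\mathbb D\setminus I$ with boundary values $1$ on $I$ and $0$ on $\partial\mathbb D$. All boundary points are regular, since each lies in a non-trivial connected piece of the complement. So $\omega$, extended by $1$ on $I$, is continuous on $\mathbb D$, and it is positive by the maximum principle. Put $\beta=\min_{|z|\le\rho}\omega\in(0,1)$, a number independent of $\rho$ by scaling.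

*Claim.* Let $\mathcal A>0$. If $g$ is holomorphic in $\mathbb D$, $|g|\le\mathcal A$ on $\mathbb D$ and $|g|\le\varepsilon\le\mathcal A$ on $I$, then $|g|\le\varepsilon^\beta\mathcal A^{1-\beta}$ for $|z|\le\rho$.

If $\varepsilon=0$, then $g\equiv0$. If $\varepsilon>0$, the function $\log|g/\mathcal A|-\omega\log(\varepsilon/\mathcal A)$ is subharmonic on $\mathbb D\setminus I$ and bounded above. At $\partial\mathbb D$ its $\limsup$ is $\le0$ because $|g|\le\mathcal A$ and $\omega\to0$. At $I$ it is $\le0$ because $\omega\to1$ and $g$ is continuous with $|g|\le\varepsilon$ on $I$. So it is $\le0$ by the maximum principle, and $|g|\le\mathcal A(\varepsilon/\mathcal A)^\omega\le\mathcal A(\varepsilon/\mathcal A)^\beta$ for $|z|\le\rho$.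

**Step 4: add a variable.** Let $u\in\operatorname{Ran}\mathbf 1_{[0,E]}(A)$ and $U(s)=\cosh(s\sqrt A)u$. As $A$ is bounded on this range, $s\mapsto U(s)$ is smooth with values in every $D(A^k)$, so $U$ is smooth on $\mathbb R\times X$. Moreover $\partial_s^2U=AU$, that is, $(\partial_s^2+\Delta_g)U=0$, and $U(0)=u$. As $\cosh(s\sqrt\lambda)\le e^{\sqrt E}$ for $|s|\le1$ and $0\le\lambda\le E$,
$$\|U\|^2_{L^2((-1,1)\times X)}\le2e^{2\sqrt E}\|u\|^2. \tag{5}$$

**Step 5: propagate from $S$ to an arbitrary point.** Fix $x\in X$, let $y$ be as in Step 1, and let $\mathcal M=\|U\|_{L^2((-1,1)\times B(x,R))}$. If $\mathcal M=0$, then $u=0$ on $B(x,R)$ and (7) below is trivial; assume $\mathcal M>0$. Let $J=\lceil2d/\rho\rceil$ and choose $y=q_0,q_1,\dots,q_J=x$ on a minimizing geodesic with consecutive distances $\le\rho/2$. Since $d(q_j,x)\le d$ and $4r\le\frac12$, we have $B(q_j,4r)\subset B(x,R)$. So (4) applies to $F_{q_j}=u\circ\exp_{q_j}$ with bound $C_2\mathcal M$.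

*Chain.* Let $\varepsilon_j=\sup_{B(q_j,\rho/2)}|u|\le C_2\mathcal M$. For each unit vector $e\in\mathbb R^2$, the function $g(z)=F_{q_j}(ze)$ is holomorphic in $|z|<2\rho$, bounded by $C_2\mathcal M$, and bounded by $\varepsilon_j$ on $I$. By Step 3, $|u|\le\varepsilon_j^\beta(C_2\mathcal M)^{1-\beta}$ on $B(q_j,\rho)\supset B(q_{j+1},\rho/2)$. Hence $\varepsilon_{j+1}/(C_2\mathcal M)\le(\varepsilon_j/(C_2\mathcal M))^\beta$, and by iteration
$$\varepsilon_J\le\varepsilon_0^{\beta^J}(C_2\mathcal M)^{1-\beta^J}.$$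

*Start.* We bound the supremum $\varepsilon_0$ by an $L^2$ norm on $S$. For real $|x'|\le\rho$ and unit $e$, the function $z\mapsto F_y(x'+ze)$ is holomorphic and bounded by $C_2\mathcal M$ for $|z|<\rho$. By Cauchy's estimate, $|\partial_eF_y|\le C_3\mathcal M$ with $C_3=C_2/\rho$. Let $|x^*|\le\rho/2$ with $|F_y(x^*)|=\varepsilon_0$. The disc with center $x^*$ and radius $\varepsilon_0/(2C_3\mathcal M)\le C_2/(2C_3)=\rho/2$ lies in $\{|x'|\le\rho\}$, and there $|F_y|\ge\varepsilon_0/2$. The hyperbolic area element in normal coordinates, $\frac{\sinh|x'|}{|x'|}dx'$, is at least Lebesgue measure, and $B(y,\rho)\subset S\cap B(x,R)$. Therefore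
$$\|u\|^2_{L^2(S\cap B(x,R))}\ge\frac{\varepsilon_0^2}4\cdot\frac{\pi\varepsilon_0^2}{4C_3^2\mathcal M^2},\qquad\text{i.e.}\qquad\varepsilon_0^2\le\frac{4C_3}{\sqrt\pi}\,\mathcal M\,\|u\|_{L^2(S\cap B(x,R))}. \tag{6}$$

*Together.* $\|u\|_{L^2(B(x,\rho/2))}\le|B_{\mathbb H^2}(\rho/2)|^{1/2}\varepsilon_J$. With (6), the exponent of $\|u\|_{L^2(S\cap B(x,R))}$ is $\theta:=\beta^J/2$ and that of $\mathcal M$ is $1-\beta^J+\beta^J/2=1-\theta$. So, with $C_4$ and $\theta$ depending only on $(M,\Omega)$,
$$\|u\|_{L^2(B(x,\rho/2))}\le C_4\,\|U\|^{1-\theta}_{L^2((-1,1)\times B(x,R))}\,\|u\|^\theta_{L^2(S\cap B(x,R))}. \tag{7}$$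

**Step 6: sum over $X$.** Let $\{x_j\}$ be a maximal $\rho/2$-separated set in $X$. The balls $B(x_j,\rho/2)$ cover $X$ and the balls $B(x_j,\rho/4)$ are disjoint. If $p\in B(x_j,R)$, then $B(x_j,\rho/4)\subset B(p,R+1)$. A ball in $X$ is the image of the $\mathbb H^2$-ball of the same radius under the universal covering, so it has at most that area, while $B(x_j,\rho/4)$ has exactly the area of $B_{\mathbb H^2}(\rho/4)$. So each point of $X$ lies in at most $N_0=|B_{\mathbb H^2}(R+1)|/|B_{\mathbb H^2}(\rho/4)|$ of the balls $B(x_j,R)$. By (7), Hölder with exponents $\frac1{1-\theta},\frac1\theta$, and (5),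
$$\|u\|^2\le C_4^2\Big(\sum_j\|U\|^2_{L^2((-1,1)\times B(x_j,R))}\Big)^{1-\theta}\Big(\sum_j\|u\|^2_{L^2(S\cap B(x_j,R))}\Big)^\theta\le C_4^2N_0\big(2e^{2\sqrt E}\|u\|^2\big)^{1-\theta}\|Bu\|^{2\theta}.$$
Divide by $\|u\|^{2(1-\theta)}$ and take the power $1/(2\theta)$: $\|u\|\le Ce^{\frac{1-\theta}\theta\sqrt E}\|Bu\|$, with constants depending only on $(M,\Omega)$. $\square$

## 6. A frequency filter that uses only times in $[0,T]$

Let $T,E>0$, let $N\ge1$ be an integer, $a=T/(4N)$, and
$$k_N(\mu)=c_N\,a\Big(\frac{\sin a\mu}{a\mu}\Big)^{2N},\qquad\int_{\mathbb R}k_N=1,\qquad\varphi_0=\mathbf 1_{[-E,2E]}*k_N .$$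
Then $0\le\varphi_0\le1$ and $\int\varphi_0=3E$.

**Step 1: $\varphi_0$ comes from a function of time supported in an interval of length $T$.** Since $\frac{\sin a\mu}{a\mu}=\frac1{2a}\int_{-a}^ae^{-it\mu}dt$, we have $k_N(\mu)=\int\eta(t)e^{-it\mu}dt$, where $\eta$ is $c_Na$ times the $2N$-fold convolution of $\frac1{2a}\mathbf 1_{[-a,a]}$. It is bounded and supported in $[-2Na,2Na]=[-\frac T2,\frac T2]$. Put $\chi_0(t)=\eta(t)\int_{-E}^{2E}e^{it\nu}d\nu$, a bounded function with the same support. By Fubini,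
$$\int\chi_0(t)e^{-it\mu}dt=\int_{-E}^{2E}k_N(\mu-\nu)\,d\nu=\varphi_0(\mu).$$
With $\chi(t)=\chi_0(t-\frac T2)$, supported in $[0,T]$,
$$\varphi(\mu):=e^{-iT\mu/2}\varphi_0(\mu)=\int_0^T\chi(t)e^{-it\mu}dt,\qquad\|\chi\|_{L^2}^2=\frac1{2\pi}\int\varphi_0^2\le\frac{3E}{2\pi}\le E. \tag{8}$$

**Step 2: the tails of $k_N$.** For $|x|\le N^{-1/2}$, Bernoulli's inequality gives $(\sin x/x)^{2N}\ge(1-\frac1{6N})^{2N}\ge\frac23$. So $\int(\sin x/x)^{2N}dx\ge\frac43N^{-1/2}$ and $c_N\le\sqrt N$. Hence for $Y>0$, as $\sqrt N\le2N-1$,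
$$\int_{|\nu|\ge Y}k_N\le2\sqrt N\int_{aY}^\infty x^{-2N}dx=\frac{2\sqrt N}{2N-1}(aY)^{1-2N}\le2(aY)^{1-2N}.$$

**Step 3: pass band and stop band.** Points of $[0,E]$ are at distance $\ge E$ from the complement of $[-E,2E]$; points of $[3E,\infty)$ are at distance $\ge E$ from $[-E,2E]$. Taking $Y=E$: if $aE\ge4$, the tail is at most $2\cdot4^{1-2N}=8\cdot16^{-N}\le\frac12$, so
$$\varphi_0\ge\tfrac12\ \text{ on }[0,E],\qquad0\le\varphi_0\le8\cdot16^{-N}\ \text{ on }[3E,\infty). \tag{9}$$
Since $aE=TE/(4N)$, we may take $N$ of order $TE$. This is the leak $e^{-cTE}$ promised in Section 4.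

## 7. Leak against cost: proof of Theorem 1

Let $0<T\le1$ and $L=\log(e/T)\ge1$. Let $D$ be a constant depending only on $C_1,h_0,K$, and set
$$\sqrt{E_T}=\frac{DL}T\ge D,\qquad E=2E_T,\qquad\text{so that}\quad\sqrt E=\frac{\sqrt2\,DL}T.$$
Two demands dictate this choice. Lemma 1 asks for $\kappa(E_T)\lesssim T$, that is, $\log\sqrt{E_T}\lesssim T\sqrt{E_T}$; this forces the factor $L$. The filter asks only that $T\sqrt E$ be large. We require of $D$:

- $D\ge3$ and $D\ge\sqrt2/h_0$;
- $(\log D+2)/D\le1/(2\pi C_1)$;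
- $D\ge9(2K+1)$;
- $17C_1^2\cdot512K^2e^{-2D}\le\frac12$.

**Step 1: high frequencies.** We check the hypotheses of Lemma 1 with $E_T$ in place of $E$ and $m=\kappa(E_T)$. First, $E_T\ge D^2\ge e^2$ and $E_T\ge2h_0^{-2}>h_0^{-2}$. Next, since $\log L\le L$ and $\log\frac1T\le L$,
$$\kappa(E_T)=\frac{\log\sqrt{E_T}}{\sqrt{E_T}}=\frac T{DL}\Big(\log D+\log L+\log\frac1T\Big)\le T\,\frac{\log D+2}D\le\frac T{2\pi C_1}.$$
Also $E_T\kappa(E_T)=\frac12\sqrt{E_T}\log E_T\ge e\ge1$. Finally $\kappa\le\kappa(E_T)$ on $[E_T,\infty)$, so (2) gives the resolvent bound with $m=\kappa(E_T)$ for all $\lambda\ge E_T$. Lemma 1 yields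
$$\|u\|^2\le\frac{8C_1^2}T\int_0^T\|Be^{-itA}u\|^2dt,\qquad u\in\operatorname{Ran}\mathbf 1_{[E,\infty)}(A). \tag{10}$$

**Step 2: reduce to the low part.** Let $\|u\|=1$, $\varepsilon^2=\int_0^T\|Be^{-itA}u\|^2dt$, $u_L=\mathbf 1_{[0,E]}(A)u$, $u_H=u-u_L$. Apply (10) to $u_H$ and use $\|Be^{-itA}u_H\|\le\|Be^{-itA}u\|+\|u_L\|$: this gives $\|u_H\|^2\le\frac{16C_1^2}T(\varepsilon^2+T\|u_L\|^2)$. Adding $\|u_L\|^2$,
$$1\le\frac{16C_1^2}T\varepsilon^2+17C_1^2\|u_L\|^2. \tag{11}$$

**Step 3: filter.** Let $N=\lfloor TE/16\rfloor$. As $TE/16=D^2L^2/(8T)\ge1$, we have $TE/32\le N\le TE/16$, so $aE=TE/(4N)\ge4$ and (9) holds. By the spectral theorem and Fubini, $w:=\varphi(A)u=\int_0^T\chi(t)e^{-itA}u\,dt$. Put $w_1=\mathbf 1_{[0,3E)}(A)w$ and $w_2=w-w_1$. Cauchy–Schwarz in $t$ with (8), then (9) and $|\varphi|=\varphi_0$, give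
$$\|Bw\|\le\sqrt E\,\varepsilon,\qquad\|w_2\|\le8\cdot16^{-N},\qquad\|w_1\|\ge\|\varphi(A)u_L\|\ge\tfrac12\|u_L\|.$$

**Step 4: apply the spectral inequality to $w_1$.** By Proposition 2 at energy $3E$, and $\sqrt3\le2$,
$$\tfrac12\|u_L\|\le Ke^{2K\sqrt E}\|Bw_1\|\le Ke^{2K\sqrt E}\big(\|Bw\|+\|w_2\|\big)\le Ke^{2K\sqrt E}\big(\sqrt E\,\varepsilon+8\cdot16^{-N}\big). \tag{12}$$
Now $T\sqrt E=\sqrt2DL\ge\sqrt2D$, so
$$N\log16\ge\frac{\log16}{32}\,T\sqrt E\,\sqrt E\ge\frac{\sqrt2\log16}{32}D\sqrt E\ge\frac D9\sqrt E\ge(2K+1)\sqrt E,$$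
using $\frac{\sqrt2\log16}{32}>0.122>\frac19$. Hence $e^{2K\sqrt E}16^{-N}\le e^{-\sqrt E}$, and squaring (12),
$$\|u_L\|^2\le8K^2Ee^{4K\sqrt E}\varepsilon^2+512K^2e^{-2\sqrt E}.$$

**Step 5: conclude.** Since $\sqrt E\ge D$, the last condition on $D$ gives $17C_1^2\cdot512K^2e^{-2\sqrt E}\le\frac12$. Insert in (11) and absorb:
$$1\le C_1^2\Big(\frac{32}T+272K^2Ee^{4K\sqrt E}\Big)\varepsilon^2,\qquad\sqrt E=\sqrt2\,D\,G,\quad G:=\frac1T\log\frac eT\ge1.$$
Here $\log\frac1T\le G$ and $\log E=2\log(\sqrt2D)+2\log G$ is at most a constant times $G$. So $1\le\exp(CG)\,\varepsilon^2$ with $C$ depending only on $C_1,h_0,K$. By homogeneity this is the claim for $0<T\le1$.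

For $T\ge1$, apply the case $T=1$ on the $\lfloor T\rfloor$ intervals $[j,j+1]\subset[0,T]$ to the data $e^{-ijA}u$, which have norm $\|u\|$, and add: $\lfloor T\rfloor\|u\|^2\le C_{\mathrm{obs}}(1)\int_0^T\|Be^{-itA}u\|^2dt$. $\blacksquare$

**Remark.** If (2) holds with $\kappa(\lambda)=\lambda^{-1/2}$, then $\sqrt{E_T}=D/T$ gives $\kappa(E_T)=T/D$, and the same proof with $L$ replaced by $1$ yields $C_{\mathrm{obs}}(T)\le e^{C/T}$ for $0<T\le1$. This matches the exponential order of Theorem 2.

## 8. Gaussians in complex time: proof of Theorem 2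

To show that short observation is expensive we exhibit a wave that stays almost entirely away from $S$ during $[0,T]$. The heat semigroup concentrates near its initial support for short times, and this survives for complex times $z$ with $\operatorname{Re}(1/z)$ large.

**Step 1: initial support far from $S$.** Lifting paths, and using that $\pi$ does not increase distances, $\operatorname{dist}_X(x,S)=\operatorname{dist}_M(\pi x,\Omega)$. Let $0<\ell<\ell_\Omega$ with $\ell_\Omega-\ell<\operatorname{inj}(M)$. Pick $p\in X$ with $\operatorname{dist}(p,S)=\ell_\Omega$ and $f\in C_c^\infty(B(p,\ell_\Omega-\ell))$ with $\|f\|=1$; put $e_0=\|\nabla f\|^2$. Then $\operatorname{dist}(\operatorname{supp}f,S)\ge\ell$.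

**Step 2: an off-support bound for $e^{-zA}$, $\operatorname{Re}z>0$.** The Gaussian integral and the spectral theorem give
$$e^{-zA}=(4\pi z)^{-1/2}\int_{\mathbb R}e^{-s^2/4z}\cos(s\sqrt A)\,ds .$$
By finite propagation speed for the wave equation, $\mathbf 1_S\cos(s\sqrt A)f=0$ for $|s|<\ell$. Put $\alpha=\operatorname{Re}(1/z)>0$. As $(\ell+s)^2\ge\ell^2+s^2$ for $s\ge0$, we have $\int_\ell^\infty e^{-\alpha s^2/4}ds\le e^{-\alpha\ell^2/4}\sqrt{\pi/\alpha}$. Hence
$$\|\mathbf 1_Se^{-zA}f\|\le\frac2{\sqrt{4\pi|z|}}\int_\ell^\infty e^{-\alpha s^2/4}ds\le(\alpha|z|)^{-1/2}e^{-\alpha\ell^2/4}. \tag{13}$$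

**Step 3: choose the wave.** Let $u_0=e^{iTA/2}e^{-TA/2}f$. Then $e^{-itA}u_0=e^{-zA}f$ with $z=\frac T2+i(t-\frac T2)$. For $0\le t\le T$: $|z|^2\le T^2/2$, so $\alpha=\frac T{2|z|^2}\ge\frac1T$ and $\alpha|z|=\frac T{2|z|}\ge\frac1{\sqrt2}$. By (13),
$$\int_0^T\|e^{-itA}u_0\|^2_{L^2(S)}dt\le\sqrt2\,T\,e^{-\ell^2/(2T)}.$$

**Step 4: $u_0$ is not small.** Let $\mu_f$ be the spectral measure of $f$, a probability measure with mean $e_0$. By Jensen, $\|u_0\|^2=\int e^{-T\lambda}d\mu_f\ge e^{-Te_0}$.

So $C_{\mathrm{obs}}(T)\ge e^{-Te_0}e^{\ell^2/(2T)}/(\sqrt2\,T)$ and $T\log C_{\mathrm{obs}}(T)\ge\frac{\ell^2}2-T^2e_0-T\log(\sqrt2\,T)$. Let $T\to0$ with $\ell$ and $f$ fixed, then $\ell\to\ell_\Omega$. $\blacksquare$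

## 9. Bounded potentials: analyticity is lost, and a two-condition criterion

For $A_V=-\Delta_g+V$ with $V$ merely bounded, Lemma 1 still works, as we shall see. The proof of Proposition 2 does not: it rests on analyticity of solutions of $(\partial_s^2-A_V)W=0$. This fails even for smooth $V$. Take $\eta\in C_c^\infty$, $0\le\eta\le1$, $\eta\not\equiv0$, with small support, and let $u=1+\frac12\eta$, $V=\Delta u/u$. Then $V$ is smooth and bounded, $-\Delta u+Vu=0$, so $W(s,x)=u(x)$ is a solution, and $u$ is not analytic.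

We return to compactness, with a change of order. The attempt in Section 4 failed because it took a weak limit of the waves themselves. Now we first show that an unobserved sequence must be confined to a bounded frequency band and is unobserved at all times. This allows us to cut it into pieces that nearly solve $(A-\lambda)w=0$ for fixed $\lambda$. Only for such stationary pieces do we recenter in space and take limits. The first half is abstract.

**Proposition 3.** Let $(H_\iota,A_\iota,B_\iota)_{\iota\in\mathcal I}$ be a family with $A_\iota$ self-adjoint, $A_\iota\ge-b$, $\|B_\iota\|\le1$. Observability $\|u\|^2\le C\int_0^T\|B_\iota e^{-itA_\iota}u\|^2dt$ in every time $T>0$, with $C=C(T)$ independent of $\iota$, holds if and only if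

(i) for each $T>0$ there are $C_T,E_T$ with $\|u\|^2\le C_T\int_0^T\|B_\iota e^{-itA_\iota}u\|^2dt$ for all $\iota$ and $u\in\operatorname{Ran}\mathbf 1_{[E_T,\infty)}(A_\iota)$; and

(ii) for each $\lambda\in\mathbb R$ there is $C_\lambda$ with $\|u\|\le C_\lambda(\|B_\iota u\|+\|(A_\iota-\lambda)u\|)$ for all $\iota$ and $u\in D(A_\iota)$.

*A toy case.* Let the family be one triple on $H=\mathbb C^2$. Then (i) is empty for large $E_T$, and (ii) says that no eigenvector of $A$ is killed by $B$. Let $B$ be the projection onto the line of $(1,1)$. For $A=\operatorname{diag}(0,1)$ the eigenvectors $e_1,e_2$ survive $B$, and (ii) holds. For $A=0$ the vector $e_1-e_2$ is killed; it is stationary and never observed.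

*Necessity.* (i) is clear. For (ii), $\|(e^{-it(A-\lambda)}-1)u\|\le t\|(A-\lambda)u\|$, so $\|Be^{-itA}u\|=\|Be^{-it(A-\lambda)}u\|\le\|Bu\|+t\|(A-\lambda)u\|$. Insert this in observability in time $1$.

*Sufficiency.* Suppose observability fails for some $T$. Then there are $\iota_n$ and $u_n$ with $\|u_n\|=1$ and $\int_0^T\|Be^{-itA}u_n\|^2dt\to0$ (we drop the indices on $A,B$). Split $u=\mathbf 1_{(-\infty,E)}(A)u+\mathbf 1_{[E,\infty)}(A)u$ and apply (i) in time $T/2$ to the second part, exactly as for (11); enlarging $E$ only weakens (i). This gives $C\ge1$ and $E\ge\max(1,b)$ with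
$$\|u\|^2\le C\int_0^{T/2}\|Be^{-itA}u\|^2dt+C\|\mathbf 1_{(-\infty,E)}(A)u\|^2. \tag{14}$$
Only half of the time is used here. The other half is spent on time shifts.

**Step 1: the sequence is asymptotically band-limited.** For $s>0$ let $P_s=(e^{-isA}-1)/s$, a difference quotient in time. Fix $s,k$ with $ks\le T/2$. Then $P_s^k$ is a linear combination of $e^{-ijsA}$, $0\le j\le k$, and $\int_0^{T/2}\|Be^{-i(t+js)A}u_n\|^2dt\le\int_0^T\|Be^{-itA}u_n\|^2dt$. So $\int_0^{T/2}\|Be^{-itA}P_s^ku_n\|^2dt\to0$. On $\{A<E\}$ the spectral variable satisfies $|\lambda|\le E$ (as $b\le E$), and the symbol of $P_s$ has modulus at most $|\lambda|$. Now (14) applied to $P_s^ku_n$ gives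
$$\limsup_n\|P_s^ku_n\|^2\le CE^{2k}. \tag{15}$$
Let $\mu_n$ be the spectral measure of $u_n$.

*Very high frequencies.* Let $0<\eta\le T/2$. Since $2(1-\frac{\sin\xi}\xi)\ge1$ for $|\xi|\ge2$,
$$\mu_n(|\lambda|\ge2/\eta)\le\int2\Big(1-\frac{\sin\eta\lambda}{\eta\lambda}\Big)d\mu_n=\frac1\eta\int_0^\eta\|(e^{-isA}-1)u_n\|^2ds.$$
The integrands are $\le4$, and (15) with $k=1$ gives $\limsup_n\|(e^{-isA}-1)u_n\|^2\le CE^2s^2$. By the reverse Fatou lemma, $\limsup_n\mu_n(|\lambda|\ge2/\eta)\le CE^2\eta^2/3$.

*Intermediate frequencies.* If $|\lambda|\le\pi/s$, then $\frac1s|e^{-is\lambda}-1|=\frac2s|\sin\frac{s\lambda}2|\ge\frac2\pi|\lambda|$. Put $\Theta=\pi E$. On $\Theta\le|\lambda|\le\pi/s$ the symbol of $P_s$ has modulus $\ge2E$, so by (15), $\limsup_n\mu_n(\Theta\le|\lambda|\le\pi/s)\le CE^{2k}/(2E)^{2k}=C4^{-k}$. Take $k=\lfloor T/2s\rfloor$, and take $\eta=2s/\pi$ in the previous bound, so that $2/\eta=\pi/s$; for small $s$ we have $\eta\le T/2$. Adding,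
$$\limsup_n\mu_n(|\lambda|\ge\Theta)\le C4^{-\lfloor T/2s\rfloor}+\tfrac13CE^2(2s/\pi)^2 .$$
The left side does not depend on $s$. Let $s\to0$: $\mu_n(|\lambda|\ge\Theta)\to0$.

**Step 2: the sequence is unobserved at all times.** Let $v_n=\mathbf 1_{\{|A|<\Theta\}}u_n$. Then $\|v_n-u_n\|\to0$ and $\|v_n\|\to1$. Let $f_n(t)=Be^{-itA}v_n$. Then $\|f_n\|_{L^2(0,T)}\to0$ and $\|f_n^{(k)}(t)\|\le\Theta^k$ for all $t\in\mathbb R$, $k\ge0$. Since the $f_n$ are uniformly Lipschitz, $f_n\to0$ uniformly on $[0,T]$. For each $k$ and small $h>0$, the $k$-th difference quotient $h^{-k}\sum_{j=0}^k(-1)^{k-j}\binom kjf_n(\tfrac T2+jh)$ tends to $0$ as $n\to\infty$. It is an average of $f_n^{(k)}$ over $[\frac T2,\frac T2+kh]$, so it differs from $f_n^{(k)}(\frac T2)$ by at most $kh\Theta^{k+1}$. Let $n\to\infty$, then $h\to0$: $f_n^{(k)}(\frac T2)\to0$ for each $k$. The Taylor series of $f_n$ at $\frac T2$ is dominated termwise by $\sum_k\Theta^k|t-\frac T2|^k/k!$, so $f_n(t)\to0$ for every $t\in\mathbb R$.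

**Step 3: cut the band into short intervals.** For $\psi\in C_c^\infty(\mathbb R)$ and $\hat\psi(t)=\int\psi(\lambda)e^{-it\lambda}d\lambda$ we have $\psi(A)=\frac1{2\pi}\int\hat\psi(t)e^{itA}dt$. So $\|B\psi(A)v_n\|\le\frac1{2\pi}\int|\hat\psi(t)|\,\|f_n(-t)\|dt\to0$ by dominated convergence. By (ii), if $w$ is spectrally supported in $|A-\lambda|<1/(2C_\lambda)$, then $\|w\|\le C_\lambda\|Bw\|+\frac12\|w\|$, so $\|w\|\le2C_\lambda\|Bw\|$. Cover $[-\Theta,\Theta]$ by finitely many of the intervals $|\cdot-\lambda|<1/(2C_\lambda)$, and take smooth $\psi_j$ compactly supported in them with $\sum_j\psi_j=1$ on $[-\Theta,\Theta]$. Then $\psi_j(A)v_n\to0$ for each $j$, hence $v_n=\sum_j\psi_j(A)v_n\to0$. This contradicts $\|v_n\|\to1$. $\square$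

## 10. Recentering and unique continuation: proof of Theorem 3

Apply Proposition 3 to the family of all $(L^2(X),A_V,\mathbf 1_S)$ with $\|V\|_\infty\le\Lambda_0$, where $X$ ranges over the connected Riemannian coverings of $M$ satisfying (2) with the given $C_1,h_0$. The domain of $A_V$ is $H^2(X)$, $A_V\ge-\Lambda_0$, and $e^{it(\Delta_g-V)}=e^{-itA_V}$. The family is determined by $M,\Omega,C_1,h_0,\Lambda_0$, so a constant uniform over it is what Theorem 3 claims. We must verify (i) and (ii).

**Step 1: condition (i), by absorption.** From (2) and $(A-\lambda)u=(A_V-\lambda)u-Vu$,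
$$\|u\|\le C_1\big(\|Bu\|+\kappa(\lambda)\|(A_V-\lambda)u\|+\kappa(\lambda)\Lambda_0\|u\|\big).$$
For $\lambda$ large, $C_1\kappa(\lambda)\Lambda_0\le\frac12$, and the last term is absorbed: (2) holds for $A_V$ with $2C_1$ in place of $C_1$. Given $T$, choose $E\ge e^2$ so large that this holds for all $\lambda\ge E$, that $\kappa(E)\ge1/E$, and that $4\pi C_1\kappa(E)\le T$. Lemma 1 with $m=\kappa(E)$ and constant $2C_1$ gives (i) with $E_T=2E$.

**Step 2: condition (ii), set-up of a contradiction.** Suppose (ii) fails for some $\lambda$. Then there are $X_n,V_n,u_n$ with $\|u_n\|=1$ and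
$$\delta_n:=\tfrac1n+\|Bu_n\|^2+\|(A_{V_n}-\lambda)u_n\|^2\to0.$$
The mass of $u_n$ may drift to infinity in $X_n$; this is the phenomenon that stopped us in Section 4. We find a ball where $u_n$ is substantial compared with its surroundings, and carry it to a fixed ball in $\mathbb H^2$.

**Step 3: pigeonhole.** Let $r,d$ be as in Section 5, $R_1=d+1$, $R_2=d+2$. Let $\{x_j\}\subset X_n$ be a maximal $r$-separated set. The balls $B(x_j,r)$ cover $X_n$, and by area comparison, as in Step 6 of Section 5, the balls $B(x_j,R_2)$ have overlap at most some $N_0$ depending only on $M,r$. Some $j$ satisfies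
$$\|u_n\|^2_{B(x_j,R_2)}+\delta_n^{-1}\Big(\|Bu_n\|^2_{B(x_j,R_2)}+\|(A_{V_n}-\lambda)u_n\|^2_{B(x_j,R_2)}\Big)<3N_0\|u_n\|^2_{B(x_j,r)}, \tag{16}$$
where subscripts denote $L^2$ norms on balls. Indeed, the left sides sum over $j$ to at most $N_0+N_0=2N_0$, and the right sides to at least $3N_0$. In particular $\|u_n\|_{B(x_j,r)}>0$.

**Step 4: lift to $\mathbb H^2$.** Take the universal covering $\mathbb H^2\to X_n$ with $o\mapsto x_j$. It maps $B(o,R_2)$ onto $B(x_j,R_2)$. Two distinct points of $\mathbb H^2$ with the same image are joined by a geodesic that projects to a geodesic loop, so their distance is $\ge2\operatorname{inj}(X_n)\ge2\operatorname{inj}(M)>2r$. Hence the covering map is injective on balls of radius $r$. The $r$-balls about the preimages in $B(o,R_2)$ of a given point are disjoint and lie in $B(o,R_2+r)$, so there are at most $N_1=|B_{\mathbb H^2}(R_2+r)|/|B_{\mathbb H^2}(r)|$ such preimages. Let $v_n,\tilde V_n$ on $B(o,R_2)$ be the pull-backs of $u_n/\|u_n\|_{B(x_j,r)}$ and $V_n$. By (16):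

- $\|v_n\|^2_{L^2(B(o,R_2))}\le3N_0N_1$ and $\|v_n\|_{L^2(B(o,r))}=1$;
- $\|(-\Delta+\tilde V_n-\lambda)v_n\|^2_{L^2(B(o,R_2))}\le3N_0N_1\delta_n\to0$;
- lifting a geodesic of length $\le d$ from $x_j$ to a point of $\pi^{-1}(z_0)$ gives $y_n$ with $d(o,y_n)\le d$ such that $B(y_n,r)$ maps injectively into $S\cap B(x_j,R_2)$; hence $\|v_n\|^2_{L^2(B(y_n,r))}\le3N_0\delta_n\to0$.

**Step 5: pass to the limit.** Since $v_n$ and $\Delta v_n$ are bounded in $L^2(B(o,R_2))$, interior elliptic estimates bound $v_n$ in $H^2$ on a neighborhood of $\overline{B(o,R_1)}$. Along a subsequence, $v_n\rightharpoonup v$ in $H^2(B(o,R_1))$, $v_n\to v$ in $L^2(B(o,R_1))$, $\tilde V_n\rightharpoonup\tilde V$ weak-$*$ in $L^\infty$ with $\|\tilde V\|_\infty\le\Lambda_0$, and $y_n\to y$ with $d(o,y)\le d$. For a test function $\phi$ we have $v_n\phi\to v\phi$ in $L^1$, so $\int\tilde V_nv_n\phi\to\int\tilde Vv\phi$; that is, $\tilde V_nv_n\to\tilde Vv$ as distributions. Hence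
$$v\in H^2(B(o,R_1)),\qquad(-\Delta+\tilde V-\lambda)v=0,\qquad\|v\|_{L^2(B(o,r))}=1.$$
For large $n$, $B(y,r/2)\subset B(y_n,r)$, and $B(y,r/2)\subset B(o,R_1)$, so $v=0$ on $B(y,r/2)$.

**Step 6: unique continuation.** On the connected set $B(o,R_1)$ we have $|\Delta v|\le(\Lambda_0+|\lambda|)|v|$ a.e., and $v$ vanishes on a non-empty open subset. By unique continuation (Carleman 1939; Aronszajn 1957), $v\equiv0$, which contradicts $\|v\|_{L^2(B(o,r))}=1$. So (ii) holds, and Proposition 3 gives Theorem 3. $\blacksquare$
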